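\title{A counterexample to Erd\H{o}s's conjecture on the series $\sum f(n)/n$}

\begin{abstract}
Erd\H{o}s conjectured that if $f$ has period $q$, vanishes on the multiples of $q$ and takes the values $\pm1$ elsewhere, then $\sum f(n)/n\neq0$ whenever the series converges. We disprove this by an explicit function of period $q=3465^2$, assembled from constants and Legendre symbols on the sets where $\gcd(n,q)$ is fixed. The proof is elementary. The moduli that admit a counterexample are closed under multiplication, so there are infinitely many of them. In the other direction, we prove two conditions under which a modulus admits no counterexample.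
\end{abstract}

\section{The conjecture and the results}

Let $q\ge2$ be an integer. We call $f\colon\mathbb N\to\{-1,0,1\}$ an \emph{Erd\H{o}s function modulo $q$} if $f$ has period $q$, $f(n)=\pm1$ when $q\nmid n$, and $f(n)=0$ when $q\mid n$. For any function $g$ on $\mathbb N$ we write
\[
L(1,g)=\sum_{n=1}^\infty\frac{g(n)}n
\]
when the series converges. In a written correspondence with A.~Livingston in the 1960s, Erd\H{o}s conjectured that for every Erd\H{o}s function $f$ the sum $L(1,f)$ is not zero, and hence is a transcendental number, whenever the series converges; we take the problem from \cite{Thatte}. We call $q$ \emph{bad} if some Erd\H{o}s function $f$ modulo $q$ has a convergent series with $L(1,f)=0$. The conjecture says that no $q$ is bad.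

The first cases support it. The series converges exactly when the values of $f$ over one period add up to zero (Lemma~\ref{lem:periodic}). One period contains $q-1$ signs, so for even $q$ the series never converges and there is nothing to prove. For $q=3$ the convergent series are $\pm\big((1-\frac12)+(\frac14-\frac15)+\cdots\big)\ne0$. For an odd prime $q=p$ the Legendre symbol $\chi_p$ is an Erd\H{o}s function, and the conjecture contains Dirichlet's theorem $L(1,\chi_p)\neq0$. It suggests that multiplicativity is not the reason for this nonvanishing, and that the absence of zeros of $f$ off the multiples of $q$ is enough. For prime $q$ this is correct, by Theorem~\ref{thm:positive}(1) below. In 2007, M.~Ram Murty and N.~Saradha proved the conjecture for $q\equiv3\pmod4$, and the case $q\equiv1\pmod4$ remained open. We show that in this case the conjecture fails.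

\begin{theorem}\label{thm:counter}
The modulus $q=3^4\cdot5^2\cdot7^2\cdot11^2=3465^2=12\,006\,225\equiv1\pmod4$ is bad. Hence the conjecture is false; in particular, the sum need not be transcendental.
\end{theorem}

\begin{theorem}\label{thm:product}
If $q_1$ and $q_2$ are bad, then $q_1q_2$ is bad. Hence $3465^{2k}$ is bad for every $k\ge1$, and there are infinitely many bad moduli.
\end{theorem}

\begin{theorem}\label{thm:positive}
\begin{enumerate}
\item[(1)] \emph{(Okada)} If $q$ is bad, then $2\varphi(q)\le q-1$.
\item[(2)] Let $q$ be odd. Suppose that some prime $p\equiv3\pmod4$ divides $q$ to an odd power, and that every prime $r\equiv1\pmod4$ dividing $q$ is a quadratic residue modulo every other prime divisor of $q$. Then $q$ is not bad. In particular, the conjecture holds whenever all primes dividing $q$ are $\equiv3\pmod4$ and $q$ is not a perfect square.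
\end{enumerate}
\end{theorem}

The bad moduli thus form an infinite multiplicative semigroup, which contains no $q\equiv3\pmod4$, no $q$ with $2\varphi(q)>q-1$ and no $q$ as in Theorem~\ref{thm:positive}(2). We do not determine it. Part (1) shows that an odd bad modulus has at least three distinct prime factors, since otherwise $\varphi(q)/q\ge\frac23\cdot\frac45>\frac12$. Part (2) excludes moduli that neither part (1) nor the theorem of Murty and Saradha excludes: for $q=3\cdot7\cdot11\cdot19=4389\equiv1\pmod4$ we have $2\varphi(q)=4320\le q-1$.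

What changes for composite $q$ is that the integers split according to the value of $\gcd(n,q)$, and that one Legendre symbol can be placed, with either sign, on several of the pieces. Each piece contributes a rational multiple of the same number $L(1,\chi_p)$, and rational numbers can cancel. Section~\ref{sec:layers} computes these contributions, Section~\ref{sec:cancel} shows the cancellation on two small moduli and explains the shape of the counterexample, and Section~\ref{sec:counter} proves Theorems~\ref{thm:counter} and~\ref{thm:product}. Nothing from transcendence theory is used up to that point. Sections~\ref{sec:galois} and~\ref{sec:parity} prove Theorem~\ref{thm:positive} by means of Baker's theorem.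

Throughout, $p$ and $r$ denote primes, $s$ is a real variable, $v_p(e)$ is the exponent of $p$ in $e$, and $r^b\,\|\,e$ means $b=v_r(e)\ge1$.

\section{Layers and their Dirichlet series}\label{sec:layers}

The series $L(1,g)$ converges only conditionally, so it cannot be rearranged freely. We therefore compute with $\sum g(n)n^{-s}$ for $s>1$, where convergence is absolute, and let $s\to1^+$.

\begin{lemma}\label{lem:periodic}
Let $g\colon\mathbb N\to\mathbb C$ have period $q$. Then $\sum g(n)/n$ converges if and only if $\sum_{n=1}^qg(n)=0$, and in that case $\sum_{n\ge1} g(n)n^{-s}\to L(1,g)$ as $s\to1^+$.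
\end{lemma}

\begin{proof}
Suppose that $\sum_{n=1}^qg(n)=0$. Then the sum of $g$ over any interval is at most $B=\sum_{n=1}^q|g(n)|$ in absolute value. For $N<N'$ put $A(n)=\sum_{N<k\le n}g(k)$. Partial summation gives, for $s\ge1$,
\[
\Big|\sum_{N<n\le N'}\frac{g(n)}{n^s}\Big|=\Big|\frac{A(N')}{N'^{\,s}}+\sum_{N<n<N'}A(n)\Big(\frac1{n^s}-\frac1{(n+1)^s}\Big)\Big|\le\frac{B}{N+1}.
\]
So the series converges uniformly for $s\ge1$, and its sum is continuous there. If instead $g$ has mean $\mu\neq0$ over a period, then $\sum(g(n)-\mu)/n$ converges by the first case while $\mu\sum1/n$ diverges, so $\sum g(n)/n$ diverges.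
\end{proof}

For an odd prime $p$, the Legendre symbol $\chi_p(n)$ is $0$ if $p\mid n$, and otherwise is $1$ or $-1$ according as $n$ is or is not a square modulo $p$. For odd squarefree $c\ge1$ let $\chi_c=\prod_{p\mid c}\chi_p$ be the Jacobi symbol, so that $\chi_1$ is the constant $1$. The function $\chi_c$ is completely multiplicative, has period $c$, and equals $\pm1$ on the integers prime to $c$. Put $L(s,\chi_c)=\sum\chi_c(n)n^{-s}$ for $s>1$. Thus $L(s,\chi_1)=\zeta(s)$, and we recall that $(s-1)\zeta(s)\to1$ as $s\to1^+$. For $c>1$,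
\begin{equation}\label{eq:orth}
\sum_{u\in(\mathbb Z/e)^*}\chi_c(u)=0\qquad\text{whenever }c\mid e .
\end{equation}
Indeed, fix $p\mid c$ and choose, by the Chinese remainder theorem, a unit $b$ that is a nonsquare modulo $p$ and is $\equiv1$ modulo $e/p^{v_p(e)}$; then $\chi_c(b)=-1$, and the substitution $u\mapsto bu$ changes the sign of the sum. The case $e=c$ and Lemma~\ref{lem:periodic} show that $L(s,\chi_c)$ tends to the finite limit $L(1,\chi_c)$ as $s\to1^+$.

Fix an odd modulus $q$. For a divisor $e$ of $q$, the \emph{layer} $\Lambda_e$ is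
\[
\Lambda_e=\{n\ge1:\gcd(n,q)=q/e\}=\{(q/e)\,m:\ m\ge1,\ \gcd(m,e)=1\};
\]
the two descriptions agree because $\gcd((q/e)m,q)=(q/e)\gcd(m,e)$. The layers partition $\mathbb N$, and $\Lambda_e$ is the union of the $\varphi(e)$ residue classes $(q/e)u \bmod q$ with $u\in(\mathbb Z/e)^*$. Since $\Lambda_1$ is the set of multiples of $q$, an Erd\H{o}s function is a $q$-periodic function that vanishes on $\Lambda_1$ and is $\pm1$ on every other layer. For squarefree $c\mid e$ we place $\chi_c$ on the layer $\Lambda_e$ by
\[
\chi_c^{(e)}(n)=\begin{cases}\chi_c(m)&\text{if }n=(q/e)m\in\Lambda_e,\\0&\text{if }n\notin\Lambda_e.\end{cases}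
\]

\begin{lemma}\label{lem:layer}
Let $c\mid e\mid q$ with $c$ squarefree. Then $\chi_c^{(e)}$ has period $q$ and equals $\pm1$ on $\Lambda_e$. Its sum over a period is $\varphi(e)$ if $c=1$ and $0$ if $c>1$. For $s>1$,
\[
\sum_{n\ge1}\frac{\chi_c^{(e)}(n)}{n^s}=q^{-s}L(s,\chi_c)E_c(e,s),\qquad
E_c(e,s)=e^s\prod_{r\mid e}\Big(1-\frac{\chi_c(r)}{r^s}\Big)=\prod_{r^b\|e}r^{(b-1)s}\big(r^s-\chi_c(r)\big).
\]
\end{lemma}

\begin{proof}
Replacing $n$ by $n+q$ preserves $\gcd(n,q)$ and replaces $m$ by $m+e\equiv m\pmod c$. Since $\gcd(m,e)=1$ and $c\mid e$, we have $\chi_c(m)=\pm1$. The sum over a period is $\sum_{u\in(\mathbb Z/e)^*}\chi_c(u)$, which is given by \eqref{eq:orth} when $c>1$. Finally, the Dirichlet series equals $(e/q)^s\sum_{\gcd(m,e)=1}\chi_c(m)m^{-s}$, and the condition $\gcd(m,e)=1$ removes from the Euler product $L(s,\chi_c)=\prod_r(1-\chi_c(r)r^{-s})^{-1}$ the factors with $r\mid e$.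
\end{proof}

The hypothesis $c\mid e$ is used twice: it makes the function periodic, and it keeps it from vanishing on the layer. At $s=1$ we have $E_1(e,1)=\varphi(e)$. For a prime $p\mid e$ we have $E_p(e,1)=p\,w_p(e)$, where the \emph{weight} $w_p$ is the multiplicative function with
\begin{equation}\label{eq:weight}
w_p(p^b)=p^{b-1},\qquad w_p(r^b)=r^{b-1}\big(r-\chi_p(r)\big)\quad(r\ne p).
\end{equation}

\begin{proposition}\label{prop:criterion}
Let $q$ be odd and let $D$ be a set of divisors $e>1$ of $q$. For each $e\in D$ choose a sign $\varepsilon(e)=\pm1$ and a number $c(e)$ that is either $1$ or a prime dividing $e$. Put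
\[
g=\sum_{e\in D}\varepsilon(e)\chi_{c(e)}^{(e)},\qquad \Phi(s)=\sum_{c(e)=1}\varepsilon(e)E_1(e,s),\qquad W_p=\sum_{c(e)=p}\varepsilon(e)w_p(e).
\]
Then $\sum g(n)/n$ converges if and only if $\Phi(1)=0$, and in that case
\[
q\,L(1,g)=\Phi'(1)+\sum_{p\mid q}p\,W_p\,L(1,\chi_p).
\]
If $D$ is the set of all divisors $e>1$ of $q$, then $g$ is an Erd\H{o}s function modulo $q$. Hence, in that case, $q$ is bad if $\Phi(1)=\Phi'(1)=0$ and $W_p=0$ for all $p\mid q$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:layer}, the sum of $g$ over a period is $\sum_{c(e)=1}\varepsilon(e)\varphi(e)=\Phi(1)$, and Lemma~\ref{lem:periodic} gives the first claim. For $s>1$,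
\[
q^s\sum_{n\ge1}\frac{g(n)}{n^s}=\zeta(s)\Phi(s)+\sum_{p\mid q}L(s,\chi_p)\sum_{c(e)=p}\varepsilon(e)E_p(e,s).
\]
Let $\Phi(1)=0$ and $s\to1^+$. The left side tends to $qL(1,g)$ by Lemma~\ref{lem:periodic}. On the right, $\zeta(s)\Phi(s)=(s-1)\zeta(s)\cdot\Phi(s)/(s-1)\to\Phi'(1)$, and the term for $p$ tends to $L(1,\chi_p)\,pW_p$. If $D$ contains every $e>1$, then exactly one summand of $g$ is nonzero at each $n\notin\Lambda_1$, and none on $\Lambda_1$.
\end{proof}

\section{How layers cancel}\label{sec:cancel}

\begin{example}\label{ex:75}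
Let $q=75$. Place $+\chi_5$ on $\Lambda_5=\{15m:5\nmid m\}$, $-\chi_5$ on $\Lambda_{25}=\{3m:5\nmid m\}$ and $+\chi_5$ on $\Lambda_{15}=\{5m:\gcd(m,15)=1\}$, and let $g$ vanish elsewhere. Write $L=L(1,\chi_5)$. Since $\chi_5(3)=-1$, the terms of $L$ with $3\mid m$ add up to $-L/3$, so the terms with $3\nmid m$ add up to $4L/3$. Therefore
\[
L(1,g)=\frac L{15}-\frac L3+\frac15\cdot\frac{4L}3=\frac{(1-5+4)L}{15}=0 .
\]
The numbers $1,5,4$ are the weights $w_5(5),w_5(25),w_5(15)$.
\end{example}

This function takes values in $\{0,\pm1\}$ and has sum zero, but it vanishes on $\Lambda_3$ and $\Lambda_{75}$. The whole difficulty is to fill \emph{every} layer. Two congruences restrict how this can be done with $W_p=0$ for all $p$.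

\begin{itemize}
\item[(a)] \emph{The layer $\Lambda_3$ must carry a constant.} For $r\neq3$ we have $r\equiv\chi_3(r)\pmod 3$, so by \eqref{eq:weight} the weight $w_3(e)$ of a multiple $e$ of $3$ is divisible by $3$ unless $e=3$, where it is $1$. If $c(3)=3$, then $W_3\equiv\pm1\pmod3$.
\item[(b)] \emph{An even number of the layers $\Lambda_{p^b}$ carry $\chi_p$.} For odd $r\ne p$ the number $r-\chi_p(r)$ is even, so the weight $w_p(e)$ of a multiple $e$ of $p$ is odd exactly when $e$ is a power of $p$.
\end{itemize}

By (a), constants cannot be avoided when $3\mid q$. They are more costly than Legendre symbols, because $\zeta(s)$ has a pole: a simple zero of $\Phi$ buys convergence and no more.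

\begin{example}\label{ex:45}
Let $q=45$, and let $g$ be $+1$ on $\Lambda_3$ and $\Lambda_9$, $-1$ on $\Lambda_{15}$, and $0$ elsewhere. With $x=3^s$ and $y=5^s$,
\[
\Phi=(x-1)+x(x-1)-(x-1)(y-1)=(x-1)(x+2-y).
\]
At $s=1$ the second factor vanishes, so the series converges, but $45\,L(1,g)=\Phi'(1)=2(3\log3-5\log5)\ne0$.
\end{example}

To obtain a double zero we multiply two such factors. The product must again be a sum of terms $\pm E_1(e,s)$ for \emph{distinct} $e$, so no monomial may occur twice in the expansion; this rules out squaring $x+2-y$. Example~\ref{ex:45} rests on $1+3=\varphi(5)$. We pair it with $1+3^2=\varphi(11)$, because $(1+x)(1+x^2)=1+x+x^2+x^3$ has no repeated term. The monomial $x^3$ comes from the layer $\Lambda_{81}$, which accounts for the factor $3^4$ of $q$.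

The primes $5$ and $11$ now divide $q$, and the layers $\Lambda_5$ and $\Lambda_{11}$ are not used by $\Phi$. They must carry $\chi_5$ and $\chi_{11}$, and by (b) they need the companions $\Lambda_{25}$ and $\Lambda_{121}$. The plan is to give $\chi_5,\chi_7,\chi_{11}$ all layers with $3\nmid e$, together with a few others that balance them through short relations such as $1-5+4=0$, and to give $\chi_3$ all that remains. Then $W_3=0$ asks for a set of remaining layers that has exactly half of their total weight, and in particular the top layer $\Lambda_q$ must not have more than half. The prime $7$ provides room here. For $3^45^211^2$, the share of the top layer in the total weight $w_3$ of all multiples of $3$ is $\frac{27}{40}\cdot\frac{30}{37}\cdot\frac{132}{145}$ (see \eqref{eq:total}), which is just below $\frac12$; the factor $7^2$ multiplies this share by $\frac{42}{49}$.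

\section{The counterexample}\label{sec:counter}

\begin{proof}[Proof of Theorem~\ref{thm:counter}]
Let $q=3^45^27^211^2$. Write each divisor as $e=3^ju$ with $0\le j\le4$ and $u\mid5^27^211^2$, and let
\[
T=\{7,\ 49,\ 121,\ 7\cdot11,\ 49\cdot11,\ 7\cdot121,\ 49\cdot121\}
\]
be the set of divisors of $7^211^2$ other than $1$ and $11$. Table~\ref{tab:f} assigns $\varepsilon(e)\chi_{c(e)}$ to each $e>1$. Every $u$ has the form $v$, $5v$ or $25v$ with $v\in\{1,11\}\cup T$, and each of these $27$ numbers occurs in exactly one row. The symbol $\chi_3$ occurs only in columns with $j\ge1$, and $\chi_5,\chi_7,\chi_{11}$ occur only in rows with $u$ divisible by $5,7,11$, respectively. So $c(e)\mid e$ always, and Proposition~\ref{prop:criterion} applies with $D$ the set of all divisors $e>1$. It remains to check that $\Phi(1)=\Phi'(1)=0$ and $W_{11}=W_7=W_5=W_3=0$.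

\begin{table}[ht]
\centering
\begin{tabular}{l|ccccc}
$u$ & $j=0$ & $j=1$ & $j=2$ & $j=3$ & $j=4$\\ \hline
$1$ & & $+1$ & $+1$ & $+1$ & $+1$\\
$5$ & $-\chi_5$ & $-1$ & $-\chi_5$ & $-1$ & $+\chi_5$\\
$25$ & $+\chi_5$ & $+\chi_5$ & $-\chi_5$ & $-\chi_3$ & $-\chi_3$\\
$7$ & $-\chi_7$ & $+\chi_7$ & $+\chi_7$ & $-\chi_7$ & $-\chi_3$\\
$49$ & $-\chi_7$ & $+\chi_7$ & $-\chi_3$ & $-\chi_3$ & $+\chi_3$\\
$11$ & $+\chi_{11}$ & $-1$ & $-1$ & $-\chi_3$ & $+\chi_{11}$\\
$121$ & $-\chi_{11}$ & $+\chi_{11}$ & $-\chi_{11}$ & $-\chi_3$ & $-\chi_3$\\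
$55$ & $-\chi_5$ & $+1$ & $+\chi_3$ & $+\chi_3$ & $-\chi_3$\\
$275$ & $-\chi_5$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$\\
$7\cdot11$, $7\cdot121$ & $+\chi_7$ & $+\chi_7$ & $-\chi_7$ & $-\chi_3$ & $-\chi_3$\\
$49\cdot11$, $49\cdot121$ & $+\chi_7$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$\\
$5t$ with $t\in T$, $t\ne49\cdot121$ & $+\chi_5$ & $+\chi_5$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$\\
$5\cdot49\cdot121$ & $+\chi_5$ & $+\chi_5$ & $+\chi_3$ & $-\chi_3$ & $-\chi_3$\\
$25t$ with $t\in T$, $7\cdot121\nmid t$ & $-\chi_5$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$\\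
$25\cdot7\cdot121$, $25\cdot49\cdot121$ & $-\chi_5$ & $-\chi_3$ & $-\chi_3$ & $-\chi_3$ & $+\chi_3$\\
\end{tabular}
\caption{An Erd\H{o}s function $f$ modulo $q=3^45^27^211^2$ with $L(1,f)=0$. If $\gcd(n,q)=q/e$ with $e=3^ju>1$, then $f(n)$ is the entry in row $u$ and column $j$, evaluated at $m=ne/q$.}\label{tab:f}
\end{table}

\medskip\noindent\emph{The constants.} They stand at $e=3,9,27,81,165$ with sign $+$ and at $e=15,135,33,99$ with sign $-$. Put $x=3^s$, $y=5^s$, $z=11^s$. By the product formula for $E_1$ in Lemma~\ref{lem:layer},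
\begin{align*}
\Phi&=(x-1)\big[(1+x+x^2+x^3)-(1+x^2)(y-1)-(1+x)(z-1)+(y-1)(z-1)\big]\\
&=(x-1)\big[(1+x)-(y-1)\big]\big[(1+x^2)-(z-1)\big]=(x-1)(x+2-y)(x^2+2-z).
\end{align*}
At $s=1$ the last two factors are $3+2-5=0$ and $9+2-11=0$, so $\Phi(1)=\Phi'(1)=0$.

\medskip\noindent\emph{The symbol $\chi_{11}$.} Since $3\equiv5^2\pmod{11}$, we have $\chi_{11}(3)=1$ and $w_{11}(3^j)=2,6,18,54$ for $j=1,\dots,4$. The rows $11$ and $121$ give
\[
W_{11}=(1+54)+11(-1+2-6)=0.
\]

\medskip\noindent\emph{The symbol $\chi_7$.} The nonzero squares modulo $7$ are $1,2,4$, so $\chi_7(3)=-1$ and $w_7(3^j)=4,12,36$ for $j=1,2,3$. The rows $7$ and $49$ give $(-1+4+12-36)+7(-1+4)=0$. For each $t\in\{11,121\}$, the entries for $u=7t$ and $u=49t$ give $w_7(t)\big[(1+4-12)+7\big]=0$. So $W_7=0$.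

\medskip\noindent\emph{The symbol $\chi_5$.} Here $\chi_5(3)=-1$ and $\chi_5(11)=1$, so $w_5(3^j)=4,12,36,108$ for $j=1,\dots,4$, and $w_5(11)=10$. The rows $5,25,55,275$ give
\[
(-1-12+108)+5(1+4-12)-10-50=95-35-60=0.
\]
For each $t\in T$, the entries for $u=5t$ and $u=25t$ repeat Example~\ref{ex:75} and give $w_5(t)\big[(1+4)-5\big]=0$. So $W_5=0$.

\medskip\noindent\emph{The symbol $\chi_3$.} Here $\chi_3(5)=\chi_3(11)=-1$ and $\chi_3(7)=1$, so $w_3(3^j)=1,3,9,27$ for $j=1,\dots,4$, and $w_3$ takes the values $6,30$ at $5,25$, the values $6,42$ at $7,49$, and the values $12,132$ at $11,121$. The total weight of all divisors $e$ of $q$ with $3\mid e$ is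
\begin{equation}\label{eq:total}
(1+3+9+27)(1+6+30)(1+6+42)(1+12+132)=40\cdot37\cdot49\cdot145=10\,515\,400 .
\end{equation}
We subtract the weights of the cells with $j\ge1$ whose entry is not $\pm\chi_3$. For $u=1,5,25,7,49,11,121,55$ these weights add up, row by row, to
\begin{multline*}
40\cdot1+40\cdot6+(1+3)30+(1+3+9)6+1\cdot42+(1+3+27)12+(1+3)132+1\cdot72\\
=40+240+120+78+42+372+528+72=1492 .
\end{multline*}
For $u=7\cdot11$ and $7\cdot121$ they add up to $(1+3)\cdot6\cdot(12+132)=3456$. For $u=5t$ with $t\in T$ only the column $j=1$ counts; since $\sum_{t\in T}w_3(t)=49\cdot145-1-12=7092$, it gives $6\cdot7092=42\,552$. The other rows contribute nothing. The amount subtracted is $1492+3456+42\,552=47\,500$, so the cells with entry $\pm\chi_3$ have total weight $10\,467\,900$. The six cells with entry $+\chi_3$ have the weights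
\begin{align*}
w_3(3^4\cdot25\cdot49\cdot121)&=27\cdot30\cdot42\cdot132=4\,490\,640, & w_3(3^4\cdot49)&=27\cdot42=1134,\\
w_3(3^4\cdot25\cdot7\cdot121)&=27\cdot30\cdot6\cdot132=641\,520, & w_3(3^3\cdot55)&=9\cdot6\cdot12=648,\\
w_3(3^2\cdot5\cdot49\cdot121)&=3\cdot6\cdot42\cdot132=99\,792, & w_3(3^2\cdot55)&=3\cdot6\cdot12=216.
\end{align*}
The left column adds up to $5\,231\,952$ and the right column to $1998$. The sum is $5\,233\,950=\frac12\cdot10\,467\,900$, so $W_3=0$.

By Proposition~\ref{prop:criterion}, the function $f$ of Table~\ref{tab:f} is an Erd\H{o}s function modulo $q$, its series converges, and $L(1,f)=0$.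
\end{proof}

An Erd\H{o}s function modulo $q_1$ leaves the multiples of $q_1$ empty, and a second one fits into that space.

\begin{proof}[Proof of Theorem~\ref{thm:product}]
Let $f_i$ be an Erd\H{o}s function modulo $q_i$ with $L(1,f_i)=0$ for $i=1,2$. Put $f(n)=f_1(n)$ if $q_1\nmid n$ and $f(n)=f_2(n/q_1)$ if $q_1\mid n$. Adding $q_1q_2$ to $n$ preserves $n\bmod q_1$ and adds $q_2$ to $n/q_1$, so $f$ has period $q_1q_2$. It vanishes exactly when $q_1\mid n$ and $q_2\mid n/q_1$, that is, when $q_1q_2\mid n$, and it is $\pm1$ elsewhere. Since $f_1$ vanishes on the multiples of $q_1$,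
\[
\sum_{n\le N}\frac{f(n)}n=\sum_{n\le N}\frac{f_1(n)}n+\frac1{q_1}\sum_{n\le N/q_1}\frac{f_2(n)}n\longrightarrow0\qquad(N\to\infty).
\]
The last assertion of the theorem follows from Theorem~\ref{thm:counter} by induction on $k$.
\end{proof}

\section{From one vanishing sum to many}\label{sec:galois}

To show that a modulus is not bad we must treat an arbitrary Erd\H{o}s function, about which the hypothesis $L(1,f)=0$ gives a single equation between real numbers. The following theorem of Baker \cite{Baker} turns such an equation into equations between algebraic numbers: \emph{logarithms of nonzero algebraic numbers that are linearly independent over $\mathbb Q$ are linearly independent over $\overline{\mathbb Q}$.} Equations between algebraic numbers can be conjugated, and each conjugate is again the vanishing of a series. Let $G=(\mathbb Z/q)^*$. For a $q$-periodic $f$ and $a\in G$ put $f_a(n)=f(an)$.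

\begin{lemma}[Baker--Birch--Wirsing, Okada]\label{lem:galois}
Let $f$ be an Erd\H{o}s function modulo $q$ with $L(1,f)=0$. Then $L(1,f_a)=0$ for all $a\in G$. Consequently, for every function $\psi\colon G\to\mathbb C$, the function $h=\sum_{a\in G}\psi(a)f_a$ satisfies $\sum h(n)n^{-s}\to0$ as $s\to1^+$.
\end{lemma}

\begin{proof}
Let $\omega=e^{2\pi i/q}$. For a $q$-periodic $g$ put $\hat g(b)=\frac1q\sum_{n\bmod q}g(n)\omega^{-bn}$, so that $g(n)=\sum_{b=0}^{q-1}\hat g(b)\omega^{bn}$. For $|z|=1$, $z\neq1$, we have $\sum z^n/n=-\log(1-z)$ with the principal logarithm. Hence, if $\hat g(0)=0$,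
\[
L(1,g)=-\sum_{b=1}^{q-1}\hat g(b)\log(1-\omega^b).
\]
This applies to $f$ and to each $f_a$, because $\hat f_a(0)=\hat f(0)=0$ by Lemma~\ref{lem:periodic}. Among the numbers $\log(1-\omega^b)$ choose a basis $\lambda_1,\dots,\lambda_k$ of their $\mathbb Q$-span, and write $\log(1-\omega^b)=\sum_j\rho_{bj}\lambda_j$ with $\rho_{bj}\in\mathbb Q$. Then $L(1,f)=0$ reads $\sum_j\big(\sum_b\hat f(b)\rho_{bj}\big)\lambda_j=0$. The coefficients lie in $\mathbb Q(\omega)$, so Baker's theorem gives $\sum_b\hat f(b)\rho_{bj}=0$ for every $j$. Let $aa'\equiv1\pmod q$ and let $\sigma$ be the automorphism of $\mathbb Q(\omega)$ with $\sigma(\omega)=\omega^{a'}$. Since $f$ has rational values, the substitution $n=am$ gives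
\[
\sigma(\hat f(b))=\frac1q\sum_{n\bmod q}f(n)\omega^{-a'bn}=\frac1q\sum_{m\bmod q}f(am)\omega^{-bm}=\hat f_a(b).
\]
So $\sum_b\hat f_a(b)\rho_{bj}=0$ for every $j$, which gives $L(1,f_a)=0$. Then $L(1,h)=0$, and the last claim follows from Lemma~\ref{lem:periodic}.
\end{proof}

We shall take for $\psi$ a character, because then the Dirichlet series of $h$ factors. Recall that a Dirichlet character modulo $q$ is a homomorphism $\chi\colon G\to\mathbb C^*$, extended by $0$ to integers not prime to $q$; that $\sum_\chi\bar\chi(a)$ equals $\varphi(q)$ for $a=1$ and $0$ for the other $a\in G$; and that, by Dirichlet's theorem, $L(s,\chi)=\sum\chi(n)n^{-s}$ tends to a finite limit $L(1,\chi)\neq0$ as $s\to1^+$ when $\chi$ is not principal. For the principal character, $L(s,\chi)=\zeta(s)\prod_{r\mid q}(1-r^{-s})\to\infty$.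

\begin{proof}[Proof of Theorem~\ref{thm:positive}(1)]
Let $f$ be an Erd\H{o}s function modulo $q$ with $L(1,f)=0$. Let $M$ be the set of positive integers all of whose prime factors divide $q$. Then $\sum_{m\in M}1/m=\prod_{r\mid q}(1-1/r)^{-1}=q/\varphi(q)$, and every $n\ge1$ is uniquely $n=mk$ with $m\in M$ and $\gcd(k,q)=1$. For a character $\chi$ modulo $q$ let $h_\chi=\sum_{a\in G}\bar\chi(a)f_a$. The substitution $a\mapsto ak^{-1}$ gives $h_\chi(mk)=\chi(k)h_\chi(m)$, so for $s>1$
\[
\sum_{n\ge1}\frac{h_\chi(n)}{n^s}=L(s,\chi)\sum_{m\in M}\frac{h_\chi(m)}{m^s}.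
\]
Let $s\to1^+$. The left side tends to $0$ by Lemma~\ref{lem:galois}, the factor $L(s,\chi)$ tends to a nonzero limit or to $\infty$, and the last sum tends to $\sum_{m\in M}h_\chi(m)/m$ by dominated convergence. This limit is therefore $0$. Since $\sum_\chi h_\chi=\varphi(q)f$, we obtain $\sum_{m\in M}f(m)/m=0$. The term $m=1$ must be canceled by the others, and the terms with $q\mid m$ vanish. The elements of $M$ divisible by $q$ are the numbers $qm'$ with $m'\in M$, and their reciprocals add up to $1/\varphi(q)$. Hence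
\[
1=|f(1)|\le\sum_{\substack{m\in M,\ m>1\\ q\nmid m}}\frac1m=\frac q{\varphi(q)}-1-\frac1{\varphi(q)},
\]
which is $2\varphi(q)\le q-1$.
\end{proof}

\section{A parity obstruction}\label{sec:parity}

Part (1) used the size of the values $\pm1$; part (2) uses their parity. For this we need equations with rational coefficients, so we average only against the real characters $\chi_c$. Let $q$ be odd and let $f$ be an Erd\H{o}s function modulo $q$. For $c\mid e\mid q$ with $c$ squarefree and $e>1$ put
\[
S_c(e)=\sum_{u\in(\mathbb Z/e)^*}\chi_c(u)\,f\big((q/e)u\big)\in\mathbb Z ,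
\]
the correlation of $f$ with $\chi_c$ on the layer $\Lambda_e$.

\begin{lemma}\label{lem:equations}
Let $q$ be odd and $L(1,f)=0$. Then for every squarefree $c>1$ dividing $q$,
\begin{equation}\label{eq:real}
\sum_{c\mid e\mid q}S_c(e)\prod_{r\mid e,\ r\nmid c}\frac{r-\chi_c(r)}{r-1}=0,
\end{equation}
and for every prime $p\mid q$,
\begin{equation}\label{eq:trivial}
\sum_{p\mid e\mid q}S_1(e)\big(v_p(e)(p-1)+1\big)=0 .
\end{equation}
\end{lemma}

\begin{proof}
Let $c\ge1$ be a squarefree divisor of $q$ and $h=\sum_{a\in G}\chi_c(a)f_a$. We compute $h$ at $n=(q/e)m\in\Lambda_e$, where $f_a(n)=f((q/e)am)$ depends only on $a\bmod e$. If $e=1$, then $h(n)=0$. If $c\nmid e$, some prime $p\mid c$ does not divide $e$. Choose $b\in G$ that is a nonsquare modulo $p$ and is $\equiv1$ modulo $q/p^{v_p(q)}$. Then $\chi_c(b)=-1$ and $b\equiv1\pmod e$, so the substitution $a\mapsto ab$ gives $h(n)=-h(n)$ and $h(n)=0$. If $c\mid e$ and $e>1$, then $\chi_c(a)$ also depends only on $a\bmod e$. The reduction $G\to(\mathbb Z/e)^*$ is a surjective homomorphism,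 so its fibers have $\varphi(q)/\varphi(e)$ elements. Substituting $u=am$ and using $\chi_c(m)=\pm1$, we get $h(n)=\frac{\varphi(q)}{\varphi(e)}\chi_c(m)S_c(e)$. Thus $h=\varphi(q)\sum_{e}\frac{S_c(e)}{\varphi(e)}\chi_c^{(e)}$, summed over $c\mid e\mid q$ with $e>1$, and Lemmas~\ref{lem:layer} and~\ref{lem:galois} give
\begin{equation}\label{eq:H}
L(s,\chi_c)H_c(s)\to0\quad(s\to1^+),\qquad H_c(s)=\sum_{c\mid e\mid q,\ e>1}\frac{S_c(e)}{\varphi(e)}E_c(e,s).
\end{equation}

Let $c>1$. By \eqref{eq:orth}, $\chi_c$ is a nonprincipal character modulo $c$, so $L(1,\chi_c)\ne0$ and $H_c(1)=0$. Now $E_c(e,1)/\varphi(e)=\prod_{r\mid e}\frac{r-\chi_c(r)}{r-1}$. The primes $r\mid c$ contribute $\prod_{r\mid c}\frac r{r-1}$, which does not depend on $e$, and dividing by it gives \eqref{eq:real}.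

Let $c=1$. Since $(s-1)\zeta(s)\to1$, relation \eqref{eq:H} says that $H_1(s)/(s-1)\to0$, that is, $H_1(1)=H_1'(1)=0$. The logarithmic derivative of $E_1(e,s)=e^s\prod_{r\mid e}(1-r^{-s})$ at $s=1$ is $\log e+\sum_{r\mid e}\frac{\log r}{r-1}$, and $E_1(e,1)=\varphi(e)$. Hence
\[
0=H_1'(1)=\sum_{p\mid q}\log p\sum_{p\mid e\mid q}S_1(e)\Big(v_p(e)+\frac1{p-1}\Big).
\]
The numbers $\log p$ are linearly independent over $\mathbb Q$: a relation with integer coefficients $n_p$ means $\prod p^{n_p}=1$, and unique factorization forces all $n_p=0$. So each inner sum vanishes, and multiplying by $p-1$ gives \eqref{eq:trivial}.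
\end{proof}

\begin{remark}
For an Erd\H{o}s function built as in Proposition~\ref{prop:criterion}, \eqref{eq:orth} shows that $S_c(e)$ is $\varepsilon(e)\varphi(e)$ if $c=c(e)$ and $0$ otherwise. So $H_1=\Phi$ and $H_p(1)=pW_p$, and the proof above shows that the sufficient conditions of the proposition are also necessary: the numbers $\Phi'(1)$ and $pW_pL(1,\chi_p)$ cannot cancel one another.
\end{remark}

The obstruction is visible when $q=p\equiv3\pmod4$ is prime. Let $g$ be the number of residues at which $f=-1$. Equation \eqref{eq:trivial} says $S_1(p)=p-1-2g=0$, so $g=(p-1)/2$ is odd. Equation \eqref{eq:real} says $S_p(p)=0$, which by \eqref{eq:orth} means that these $g$ residues consist of as many squares as nonsquares, so $g$ is even. For composite $q$ each equation involves several layers. The coefficient in \eqref{eq:real} depends only on the primes dividing $e$, so we group the layers by the radical $\operatorname{rad}(e)=\prod_{r\mid e}r$; the system \eqref{eq:real} is then triangular with respect to divisibility.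

\begin{proof}[Proof of Theorem~\ref{thm:positive}(2)]
Assume the hypotheses, and suppose that $f$ is an Erd\H{o}s function modulo $q$ with $L(1,f)=0$. For $e\mid q$, $e>1$, let $N_e$ be the set of $u\in(\mathbb Z/e)^*$ with $f((q/e)u)=-1$, and let $g_e=|N_e|$. For squarefree $b\mid q$, $b>1$, let $M_b=\sum_{\operatorname{rad}(e)=b}g_e$, where $e$ runs over divisors of $q$.

\medskip\noindent\emph{Step 1: every $M_b$ is even.} Let $c>1$ be a squarefree divisor of $q$ and $c\mid e\mid q$. Since $f=\pm1$ on $\Lambda_e$, \eqref{eq:orth} gives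
\[
S_c(e)=\sum_{u\in(\mathbb Z/e)^*}\chi_c(u)-2\sum_{u\in N_e}\chi_c(u)=-2G_c(e),\qquad G_c(e)=\sum_{u\in N_e}\chi_c(u),
\]
and $G_c(e)\equiv g_e\pmod2$ as a sum of $g_e$ signs. Put $\Gamma_c(b)=\sum_{\operatorname{rad}(e)=b}G_c(e)$ for squarefree $b$ with $c\mid b\mid q$, so that $\Gamma_c(b)\equiv M_b\pmod2$. Then \eqref{eq:real} becomes
\begin{equation}\label{eq:triangular}
\Gamma_c(c)+\sum_{c\mid b\mid q,\ b\neq c}\kappa_{c,b}\,\Gamma_c(b)=0,\qquad\kappa_{c,b}=\prod_{r\mid b/c}\frac{r-\chi_c(r)}{r-1},
\end{equation}
with $b$ squarefree. Each $\kappa_{c,b}$ can be written with odd denominator. Indeed, if $r\equiv3\pmod4$, the factor is the quotient of the integer $(r-\chi_c(r))/2$ by the odd integer $(r-1)/2$. If $r\equiv1\pmod4$, then $r$ is a quadratic residue modulo each prime dividing $c$ by hypothesis, so $\chi_c(r)=1$ and the factor is $1$.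

We argue by downward induction on the number of prime factors of $c$. Suppose that $M_b$ is even for all squarefree $b\ne c$ with $c\mid b\mid q$; for $c=\operatorname{rad}(q)$ there is no such $b$. Then all the $\Gamma_c(b)$ in the sum in \eqref{eq:triangular} are even. Multiplying by an odd common denominator of the $\kappa_{c,b}$ shows that $\Gamma_c(c)$ is even, and so is $M_c$.

\medskip\noindent\emph{Step 2: the constant character.} Take $p\equiv3\pmod4$ with $a=v_p(q)$ odd. For $p\mid e\mid q$ we have $S_1(e)=\varphi(e)-2g_e$, and $\varphi(e)$ is even because $e\ge3$. The multiplier $v_p(e)(p-1)+1$ is odd. Dividing \eqref{eq:trivial} by $2$ and reducing modulo $2$, we get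
\[
0\equiv\sum_{p\mid e\mid q}\Big(\frac{\varphi(e)}2-g_e\Big)=\frac12\Big(q-\frac q{p^a}\Big)-\sum_{p\mid b}M_b\pmod 2,
\]
where we used $\sum_{e\mid n}\varphi(e)=n$ for $n=q$ and for $n=q/p^a$, the divisors of the latter being the divisors of $q$ prime to $p$. By Step 1 the number $\frac12(q-q/p^a)=\frac q{p^a}\cdot\frac{p^a-1}2$ is even. But $q/p^a$ is odd, and $(p^a-1)/2$ is odd because $p^a\equiv3\pmod4$. This contradiction shows that $q$ is not bad.

If all primes dividing $q$ are $\equiv3\pmod4$, then $q$ is odd and the condition on primes $r\equiv1\pmod4$ is empty; if moreover $q$ is not a perfect square, some exponent is odd. This proves the last assertion.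
\end{proof}

\begin{remark}
The condition on primes $r\equiv1\pmod4$ is used only for the denominators of $\kappa_{c,b}$. If $\chi_c(r)=-1$ for such a prime, the factor $\frac{r+1}{r-1}$ has even denominator in lowest terms, since $r+1\equiv2$ and $r-1\equiv0\pmod4$, and the induction in Step 1 stops. The odd exponent is used only in the last line of Step 2: without it $p^{v_p(q)}\equiv1\pmod4$ for every $p\mid q$, and the congruence holds with no contradiction. The modulus $3465^2$ violates both hypotheses, since all its exponents are even and $5$ is not a square modulo $3$.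
\end{remark}

\begin{thebibliography}{9}

\bibitem{Baker}
A.~Baker, \emph{Linear forms in the logarithms of algebraic numbers}, Mathematika 13 (1966).

\bibitem{Thatte}
\emph{Vaidehee Thatte - NTS Queen's}, \texttt{https://sites.google.com/\allowbreak view/\allowbreak vaideheethatte/\allowbreak service-outreach/\allowbreak nts-queens}.

\end{thebibliography}
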